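\title{Fong characters compatible with all normal subgroups}

\begin{abstract}
Let $G$ be a finite $\pi$-separable group with Hall $\pi$-subgroup $H$. A Fong character for an irreducible $\pi$-partial character $\varphi$ of $G$ is an irreducible constituent of $\varphi_H$ of least degree. Isaacs asked whether $\varphi$ always has a Fong character $\alpha$ such that, for every normal subgroup $N$ of $G$, the irreducible constituents of $\alpha_{H\cap N}$ are Fong characters for irreducible $\pi$-partial characters of $N$. We prove that the answer is yes. The proof runs a Clifford reduction in all normal subgroups at once and chooses the Hall subgroup last. We also show that one Fong character can be chosen for all normal subgroups of a given normal subgroup of $G$, and that in a certain group of order $96$ not every Fong character has the property.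
\end{abstract}

\section{The question and the results}\label{sec:intro}

All groups in this paper are finite. Let $\pi$ be a set of primes and $\pi'$ its complement. A \emph{$\pi$-number} is a positive integer whose prime divisors all lie in $\pi$, and $n_\pi$ is the largest $\pi$-number dividing $n$. A $\pi$-element or $\pi$-group is one whose order is a $\pi$-number. A group $G$ is \emph{$\pi$-separable} if it has a series of normal subgroups whose factors are $\pi$-groups or $\pi'$-groups. Such a group has a \emph{Hall $\pi$-subgroup} $H$, that is, a subgroup of order $|G|_\pi$, and $H$ is unique up to conjugacy.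

A \emph{$\pi$-partial character} of $G$ is the restriction $\chi^\circ$ of an ordinary character $\chi$ of $G$ to the set of $\pi$-elements. It is \emph{irreducible} if it is not the sum of two $\pi$-partial characters, and $I_\pi(G)$ denotes the set of irreducible ones. Every element of $H$ is a $\pi$-element, so for $\varphi\in I_\pi(G)$ the restriction $\varphi_H$ is an ordinary character of $H$. Every $\pi$-element of $G$ is conjugate to an element of $H$, so $\varphi_H$ determines $\varphi$.

\begin{definition}\label{def:fong}
A character $\alpha\in\operatorname{Irr}(H)$ is \emph{Fong for} $\varphi\in I_\pi(G)$ if it is a constituent of $\varphi_H$ of least degree. It is \emph{$G$-Fong} if it is Fong for some $\varphi\in I_\pi(G)$. If $N\trianglelefteq G$, then $N$ is $\pi$-separable with Hall $\pi$-subgroup $H\cap N$, and \emph{$N$-Fong} characters of $H\cap N$ are defined with $(N,H\cap N)$ in place of $(G,H)$.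
\end{definition}

\begin{example}\label{ex:S4}
Let $\pi=\{2\}$. Let $V$ be the Klein four-subgroup of $S_4$, let $P=\langle(1\,2\,3\,4),(1\,3)\rangle$, a Sylow $2$-subgroup, and let $\chi$ be the permutation character of $S_4$ on four points minus the trivial character. Since $V$ acts regularly, $\chi_V=\lambda_1+\lambda_2+\lambda_3$ is the sum of the nontrivial linear characters of $V$, and $A_4$ permutes these transitively. A summand of $\chi^\circ$ restricts to an $S_4$-invariant summand of $\lambda_1+\lambda_2+\lambda_3$, so $\chi^\circ$ is irreducible. The group $P$ is transitive and the stabilizer $\langle(1\,3)\rangle$ of the point $2$ has three orbits, so the permutation character of $P$ is a sum of three distinct irreducible characters of total degree $4$. Hence $\chi_P=\lambda+\beta$ with $\lambda$ linear and $\beta$ irreducible of degree $2$: the character $\lambda$ is Fong for $\chi^\circ$, and $\beta$ is not.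

For later use, choose the numbering so that $\lambda_V=\lambda_1$ and $\beta_V=\lambda_2+\lambda_3$. The stabilizer $P_i$ of $\lambda_i$ in $S_4$ has index $3$, and $P_1=P$. By Clifford's theorem $\lambda_2$ and $\lambda_3$ are conjugate in $P$, so the elements of $P\setminus V$, which are the odd elements of $P$, interchange them, and $P\cap P_i=V$ for $i=2,3$.
\end{example}

Two facts, proved in Section~\ref{sec:degrees}, explain what a Fong character measures. The least degree of a constituent of $\varphi_H$ is exactly $\varphi(1)_\pi$, and a Fong character for $\varphi$ occurs in $\sigma_H$ for no other $\sigma\in I_\pi(G)$. So a Fong character is a single irreducible character of the $\pi$-group $H$ that identifies $\varphi$. It is natural to ask whether this identification survives restriction to normal subgroups. Let $N\trianglelefteq G$ and let $\beta$ be an irreducible constituent of $\alpha_{H\cap N}$. Then $\beta$ occurs in $\theta_{H\cap N}$ for some irreducible constituent $\theta$ of $\varphi_N$, and one would like $\beta$ to identify $\theta$ in the way $\alpha$ identifies $\varphi$. The following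 question of Isaacs is recorded in \cite{problem}, which reports it as open in general.

\begin{quote}
\textbf{Question.} Is it true that for every $\varphi\in I_\pi(G)$ there is $\alpha\in\operatorname{Irr}(H)$ such that $\alpha$ is Fong for $\varphi$ and every irreducible constituent of $\alpha_{H\cap N}$ is $N$-Fong for every normal subgroup $N$ of $G$?
\end{quote}

In the simplest cases every Fong character works. If $\alpha$ is linear, then $\beta$ is linear and has least degree in $\theta_{H\cap N}$. If $H\trianglelefteq G$, write $\varphi=\chi^\circ$ with $\chi\in\operatorname{Irr}(G)$; then $H\cap N\trianglelefteq G$, all constituents of $\chi_{H\cap N}$ have the same degree, and again $\beta$ has least degree in $\theta_{H\cap N}$. One might therefore guess that every Fong character works. This is false: Section~\ref{sec:example} describes a group of order $96$ and a normal subgroup $N$ of index $2$ for which two of the three Fong characters of a certain $\varphi$ fail. So a normal subgroup can exclude some Fong characters, and the question is whether the exclusions imposed by different normal subgroups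 can leave nothing. The answer is known to be yes if the normal subgroups of $G$ are totally ordered by inclusion, and also if $N_G(H)$ acts transitively on the Fong characters for $\varphi$. Moreover, if $\alpha\in\operatorname{Irr}(H)$ is quasiprimitive (its restriction to each normal subgroup of $H$ is a multiple of an irreducible character), then the irreducible constituents of $\alpha_{H\cap N}$ are $N$-Fong for every $N\trianglelefteq G$. We show that the answer is yes in general.

\begin{theorem}\label{thm:A}
Let $G$ be $\pi$-separable, $H$ a Hall $\pi$-subgroup of $G$, and $\varphi\in I_\pi(G)$. There is $\alpha\in\operatorname{Irr}(H)$, Fong for $\varphi$, such that for every $N\trianglelefteq G$ every irreducible constituent of $\alpha_{H\cap N}$ is $N$-Fong.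
\end{theorem}

The method also handles subgroups that are normal only in a fixed normal subgroup. Here $H\cap S$ is a Hall $\pi$-subgroup of $S$, because $H\cap M$ is one of $M$ and $S\trianglelefteq M$.

\begin{theorem}\label{thm:B}
Let $G$ be $\pi$-separable, $M\trianglelefteq G$, $H$ a Hall $\pi$-subgroup of $G$, and $\varphi\in I_\pi(G)$. There is $\alpha\in\operatorname{Irr}(H)$, Fong for $\varphi$, such that for every normal subgroup $S$ of $M$, not necessarily normal in $G$, every irreducible constituent of $\alpha_{H\cap S}$ is $S$-Fong.
\end{theorem}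

The proof starts from a way to manufacture Fong characters. Repeated Clifford reduction along a normal series writes $\varphi=\nu^G$, where $\nu$ is a partial character of a subgroup $W$ that restricts irreducibly to Hall $\pi$-subgroups of $W$. If $H\cap W$ is a Hall $\pi$-subgroup of $W$, then $(\nu_{H\cap W})^H$ is Fong for $\varphi$ (Section~\ref{sec:degrees}). We carry out this reduction in every normal subgroup $N$ at the same time and obtain pairs $(W_N,\nu_N)$ (Section~\ref{sec:families}). The groups $W_N$ are not nested as the groups $N$ are, but they come close enough for one Hall subgroup of $G$ to meet all of them in Hall subgroups (Section~\ref{sec:hall}). Theorem~\ref{thm:B} is proved in Section~\ref{sec:B}.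

\section{Clifford theory for partial characters}\label{sec:clifford}

From now on all groups are $\pi$-separable. This class is closed under subgroups and quotients, and every chief factor of such a group is a $\pi$-group or a $\pi'$-group. ``Hall subgroup'' means Hall $\pi$-subgroup, ``partial character'' means $\pi$-partial character, and a subgroup has \emph{$\pi$-index} if its index is a $\pi$-number. We write $X^g=g^{-1}Xg$. If $\nu$ is a function on $Y$, then $\nu^g$ is the function on $Y^g$ with $\nu^g(y^g)=\nu(y)$; this is a right action. A lowercase exponent denotes conjugation and an uppercase exponent denotes induction. Conjugation preserves all our notions; in particular, if $\beta$ is Fong for $\theta\in I_\pi(S)$ with respect to a Hall subgroup $K$ of $S\le G$, then $\beta^g$ is Fong for $\theta^g$ with respect to $K^g$. Recall also that $A$ normalizes $B$ if and only if $[A,B]\le B$.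

\subsection*{Hall subgroups}
We use the following facts.
\begin{enumerate}
\item[(H1)] Hall $\pi$-subgroups and Hall $\pi'$-subgroups exist, Hall $\pi$-subgroups are conjugate, and every $\pi$-subgroup lies in a Hall $\pi$-subgroup.
\item[(H2)] If $J$ is Hall in $X$ and $Y\trianglelefteq X$, then $J\cap Y$ is Hall in $Y$.
\item[(H3)] If $J$ is Hall in $X$ and $Y\le X$ has $\pi$-index, then $JY=X$ and $J\cap Y$ is Hall in $Y$.
\end{enumerate}
For (H3), note that $|JY|=|J||Y|/|J\cap Y|\ge |X|_\pi|Y|/|Y|_\pi=|X|_\pi|X|_{\pi'}=|X|$; equality must hold, and it gives both claims.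

\subsection*{Canonical lifts}
The only input from the theory of partial characters is the following theorem of Isaacs \cite{Isaacs84,Isaacs18}. There is a canonically defined, hence isomorphism-invariant, set $B_\pi(G)\subseteq\operatorname{Irr}(G)$ such that:
\begin{enumerate}
\item[(B1)] $\chi\mapsto\chi^\circ$ is a bijection $B_\pi(G)\to I_\pi(G)$, and $I_\pi(G)$ is a basis of the space of class functions on the $\pi$-elements of $G$;
\item[(B2)] if $N\trianglelefteq G$ and $\chi\in B_\pi(G)$, then all irreducible constituents of $\chi_N$ lie in $B_\pi(N)$.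
\end{enumerate}
We call the $\chi\in B_\pi(G)$ with $\chi^\circ=\varphi$ the \emph{lift} of $\varphi$. The $\pi$-separability of $G$ enters the paper through (H1), (B1), (B2) and the existence of normal series with $\pi$- and $\pi'$-factors.

Every partial character is a sum of irreducible ones, by induction on the degree, and by (B1) this decomposition is unique. Its terms are the \emph{constituents}; a \emph{summand} is a partial sum. For $Y\le X$, $\sigma\in I_\pi(X)$ and $\nu\in I_\pi(Y)$, we say that $\sigma$ \emph{lies over} $\nu$ if $\nu$ is a constituent of $\sigma_Y$, and $I_\pi(X\mid\nu)$ is the set of such $\sigma$.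

\subsection*{Induction}
For $Y\le X$ and $\nu=\psi^\circ$ a partial character of $Y$, put $\nu^X=(\psi^X)^\circ$. This does not depend on $\psi$, because the induction formula at a $\pi$-element involves only values at $\pi$-elements. Induction is additive and transitive, and Mackey's formula holds, since all three are inherited from ordinary characters. We record the consequences that we use.
\begin{enumerate}
\item[(P1)] For $J\le X$, the character $(\nu_{Y\cap J})^J$ is a summand of $(\nu^X)_J$, with equality if $YJ=X$. In particular $\nu$ is a summand of $(\nu^X)_Y$, so $I_\pi(X\mid\nu)\ne\emptyset$ for $\nu\in I_\pi(Y)$.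
\item[(P2)] If $\nu^X$ is irreducible and $Y\le S\le X$, then $\nu^S$ is irreducible.
\item[(P3)] If $Y\le S\le X$ and $\nu\in I_\pi(Y)$ is a constituent of $\sigma_Y$, then some constituent of $\sigma_S$ lies over $\nu$.
\end{enumerate}
Frobenius reciprocity is not available for partial characters (see Section~\ref{sec:rigidity}), and we use it only for ordinary ones.

\subsection*{The Clifford correspondence}
For ordinary characters, Clifford's theorem says that for $N\trianglelefteq G$ and $\chi\in\operatorname{Irr}(G)$ the restriction $\chi_N$ is a multiple of the sum of one $G$-orbit in $\operatorname{Irr}(N)$. If $\psi$ is in that orbit and $T$ is its stabilizer, then $\chi=\xi^G$ for some $\xi\in\operatorname{Irr}(T)$ over $\psi$. The same holds for partial characters.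

\begin{lemma}\label{lem:clifford}
Let $N\trianglelefteq G$, $\theta\in I_\pi(N)$, and let $T=G_\theta$ be the stabilizer of $\theta$.
\begin{enumerate}
\item[(a)] If $\varphi\in I_\pi(G\mid\theta)$, then $\varphi_N$ is a multiple of the sum of the $G$-orbit of $\theta$. The lift of $\varphi$ lies over the lift of $\theta$, and the lift of $\theta$ has stabilizer $T$.
\item[(b)] Induction is a bijection $I_\pi(T\mid\theta)\to I_\pi(G\mid\theta)$. If $\varphi=\eta^G$ with $\eta\in I_\pi(T\mid\theta)$, then $\eta$ is the only constituent of $\varphi_T$ over $\theta$, and it has multiplicity $1$.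
\end{enumerate}
\end{lemma}

We call $\eta$ the \emph{Clifford correspondent} of $\varphi$ over $\theta$.

\begin{proof}
(a) Let $\chi$ be the lift of $\varphi$. By Clifford's theorem and (B2), $\chi_N=e\sum\psi_i$ where the $\psi_i\in B_\pi(N)$ form a $G$-orbit. By (B1) the $\psi_i^\circ$ are distinct and irreducible. They form a $G$-orbit and $\varphi_N=e\sum\psi_i^\circ$, so $\theta$ is one of them and its lift $\psi$ is one of the $\psi_i$. For $g\in G$ the character $\psi^g$ lies in $B_\pi(N)$ and lifts $\theta^g$, so $G_\psi=T$.

(b) With $\varphi,\chi,\psi$ as in (a), write $\chi=\xi^G$ with $\xi\in\operatorname{Irr}(T)$ over $\psi$. Then $\varphi=(\xi^\circ)^G$, the partial character $\xi^\circ$ is irreducible by (P2), and it lies over $\theta$. So every member of $I_\pi(G\mid\theta)$ is induced from $I_\pi(T\mid\theta)$.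

Now let $\eta\in I_\pi(T\mid\theta)$. By (a), $\eta_N=a\theta$ for some $a$, and by Mackey's formula $(\eta^G)_N=a\sum\theta_i$, the sum over the orbit of $\theta$. By (P1), $(\eta^G)_T=\eta+\Xi$ with $\Xi$ a partial character or zero. The multiplicity of $\theta$ is $a$ in both $(\eta^G)_N$ and $\eta_N$, so no constituent of $\Xi$ lies over $\theta$. This proves that $\eta$ is the only constituent of $(\eta^G)_T$ over $\theta$, with multiplicity $1$, and hence that induction is injective on $I_\pi(T\mid\theta)$. It remains to see that $\eta^G$ is irreducible. Write $\eta^G=\sum_j\varphi_j$ with $\varphi_j\in I_\pi(G)$. Each $\varphi_j$ lies over a conjugate of $\theta$, hence over $\theta$ by (a), so $\varphi_j=\eta_j^G$ with $\eta_j\in I_\pi(T\mid\theta)$. Comparing the constituents over $\theta$ in $(\eta^G)_T=\sum_j(\eta_j^G)_T$ gives $\eta=\sum_j\eta_j$, so there is only one $j$.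
\end{proof}

Across a $\pi'$-factor the two groups have the same $\pi$-elements, and a partial character has no choice in how it extends. The proof uses Brauer's characterization of characters: a class function on $G$ is an integer combination of irreducible characters if its restriction to every elementary subgroup (a direct product of a cyclic group and a group of prime power order) is one.

\begin{lemma}\label{lem:piprime}
Let $N\trianglelefteq G$ with $G/N$ a $\pi'$-group, and let $\theta\in I_\pi(N)$. Then $I_\pi(G\mid\theta)$ has exactly one member $\varphi$, and $\varphi_N$ is the sum $s$ of the distinct $G$-conjugates of $\theta$.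
\end{lemma}

\begin{proof}
The $\pi$-elements of $G$ lie in $N$, so $s$ is a class function on the $\pi$-elements of $G$. Let $g_\pi$ be the $\pi$-part of $g\in G$ and put $f(g)=s(g_\pi)$, a class function on $G$. An elementary subgroup is nilpotent, so it has the form $A\times B$ with $A$ a $\pi$-group and $B$ a $\pi'$-group. Then $A\le N$, and $f$ restricts to the character $s_A\times 1_B$. By Brauer's theorem $f$ is an integer combination of irreducible characters, so $s=f^\circ$ is an integer combination of members of $I_\pi(G)$. Let $\varphi\in I_\pi(G\mid\theta)$, which is nonempty by (P1). By Lemma~\ref{lem:clifford}(a), $\varphi=es$ for some positive integer $e$. Then $\frac1e\varphi$ has integer coordinates in the basis $I_\pi(G)$, so $e=1$ and $\varphi=s$.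
\end{proof}

Across a $\pi$-factor we shall need a statement about ordinary characters.

\begin{lemma}\label{lem:restrict}
Let $Y=ZX$ with $Z\trianglelefteq Y$, and let $\psi\in\operatorname{Irr}(Z)$ be $Y$-invariant with $\delta=\psi_{Z\cap X}$ irreducible. Then $\chi_X$ is irreducible for every $\chi\in\operatorname{Irr}(Y)$ over $\psi$.
\end{lemma}

\begin{proof}
Write $\psi^Y=\sum e_\chi\chi$, the sum over the $\chi\in\operatorname{Irr}(Y)$ lying over $\psi$. Since $\psi$ is invariant, $\sum e_\chi^2=[(\psi^Y)_Z,\psi]=|Y:Z|$. By Mackey's formula $(\psi^Y)_X=\delta^X$, and since $\delta$ is $X$-invariant, $[\delta^X,\delta^X]=|X:Z\cap X|=|Y:Z|$. Therefore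
\[
|Y:Z|=\Big[\sum e_\chi\chi_X,\sum e_\chi\chi_X\Big]\ge\sum e_\chi^2[\chi_X,\chi_X]\ge\sum e_\chi^2=|Y:Z|,
\]
and every $[\chi_X,\chi_X]$ equals $1$.
\end{proof}

The partial characters for which the Fong character is not in doubt deserve a name. Call $\nu\in I_\pi(Y)$ \emph{Hall-irreducible} if its restriction to one, hence every, Hall subgroup of $Y$ is irreducible. Then $\nu(1)$ divides the order of a $\pi$-group, so it is a $\pi$-number. The next lemma carries this property up a normal series as long as the character below is invariant. Invariance cannot be dropped: in Example~\ref{ex:S4} the character $\lambda_1^{A_4}$ is irreducible as a partial character and restricts to $\lambda_1+\lambda_2+\lambda_3$ on $V$.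

\begin{lemma}\label{lem:hallirr}
Let $Z\trianglelefteq Y$ with $Y/Z$ a $\pi$-group or a $\pi'$-group, and let $\nu\in I_\pi(Z)$ be $Y$-invariant and Hall-irreducible. Then every $\mu\in I_\pi(Y\mid\nu)$ is Hall-irreducible.
\end{lemma}

\begin{proof}
If $Y/Z$ is a $\pi'$-group, then $\mu_Z=\nu$ by Lemma~\ref{lem:piprime}, and a Hall subgroup of $Y$ is a Hall subgroup of $Z$. Suppose that $Y/Z$ is a $\pi$-group and let $K$ be Hall in $Y$, so that $Y=ZK$ and $K\cap Z$ is Hall in $Z$ by (H3). Let $\chi$ and $\psi$ be the lifts of $\mu$ and $\nu$. By Lemma~\ref{lem:clifford}(a), $\psi$ is $Y$-invariant and $\chi$ lies over $\psi$. Since $\psi_{K\cap Z}=\nu_{K\cap Z}$ is irreducible, Lemma~\ref{lem:restrict} shows that $\chi_K=\mu_K$ is irreducible.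
\end{proof}

\section{Degrees of Fong characters and Clifford towers}\label{sec:degrees}

We first bound the degrees of the constituents of $\varphi_H$ from below, and then build a constituent that attains the bound.

\begin{lemma}[Fong]\label{lem:fong}
Let $H$ be Hall in $G$, let $\varphi,\sigma\in I_\pi(G)$, and let $\alpha\in\operatorname{Irr}(H)$ be a constituent of $\varphi_H$.
\begin{enumerate}
\item[(i)] $\alpha(1)\ge\varphi(1)_\pi$.
\item[(ii)] If $\alpha(1)=\varphi(1)_\pi$ and $\alpha$ is also a constituent of $\sigma_H$, then $\sigma=\varphi$.
\end{enumerate}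
\end{lemma}

\begin{proof}
We prove (i) and (ii) under the extra assumption that $\varphi,\sigma\in I_\pi(G\mid\nu)$, where $Y\trianglelefteq G$ and $\nu\in I_\pi(Y)$ is $G$-invariant and Hall-irreducible. The case $Y=1$ is the lemma. We use induction on $|G:Y|$, for all groups $G$ at once. If $Y=G$, then $\varphi=\nu=\sigma$ and $\alpha=\varphi_H$, and both claims hold.

Let $Y<G$, let $L/Y$ be a chief factor of $G$, and let $\beta$ be an irreducible constituent of $\alpha_{H\cap L}$. Both $\varphi_Y$ and $\sigma_Y$ are multiples of $\nu$, so all constituents of $\varphi_L$ and $\sigma_L$ lie in $I_\pi(L\mid\nu)$, and all members of this set are Hall-irreducible by Lemma~\ref{lem:hallirr}. Some constituent $\mu$ of $\varphi_L$ has $\beta$ as a constituent of $\mu_{H\cap L}$, so $\mu_{H\cap L}=\beta$. A partial character of $L$ is determined by its restriction to $H\cap L$. Hence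
\begin{equation}\label{eq:unique}
\text{if }\rho\in I_\pi(L\mid\nu)\text{ and }\beta\text{ is a constituent of }\rho_{H\cap L},\text{ then }\rho=\mu.
\end{equation}
Let $T=G_\mu\ge L$. For $h\in H$ we have $(\mu^h)_{H\cap L}=\beta^h$, so $H_\beta=H\cap T$. By the ordinary Clifford correspondence, $\alpha=\alpha_0^H$ with $\alpha_0\in\operatorname{Irr}(H\cap T)$ over $\beta$, and $\alpha_0$ is a constituent of $\alpha_{H\cap T}$.

Let $\eta$ be a constituent of $\varphi_T$ such that $\alpha_0$ occurs in $\eta_{H\cap T}$. Then $\beta$ occurs in $\eta_{H\cap L}$, so by \eqref{eq:unique} some constituent of $\eta_L$ equals $\mu$. By Lemma~\ref{lem:clifford}(b), $\eta$ is the Clifford correspondent of $\varphi$ over $\mu$, and $\eta^G=\varphi$.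

The difficulty is that $H\cap T$ need not be Hall in $T$. Choose a Hall subgroup $K$ of $T$ containing $H\cap T$, and an irreducible constituent $\alpha_1$ of $\eta_K$ over $\alpha_0$. The inductive hypothesis applies to $(T,L,\mu)$, since $|T:L|<|G:Y|$. It gives $\eta(1)_\pi\le\alpha_1(1)$, and $\alpha_1(1)\le|K:H\cap T|\,\alpha_0(1)$ because $\alpha_1$ is a constituent of $\alpha_0^K$. Therefore
\[
\alpha(1)=|H:H\cap T|\,\alpha_0(1)\ge\frac{|H|}{|K|}\,\alpha_1(1)\ge|G:T|_\pi\,\eta(1)_\pi=\varphi(1)_\pi .
\]
This is (i).

Under the hypotheses of (ii), equality holds throughout, so $\alpha_1=\alpha_0^K$ and $\alpha_1(1)=\eta(1)_\pi$. Let $\eta'$ be a constituent of $\sigma_T$ such that $\alpha_0$ occurs in $\eta'_{H\cap T}$. By \eqref{eq:unique}, $\eta'$ lies over $\mu$, so $(\eta')^G=\sigma$ by Lemma~\ref{lem:clifford}(b). A constituent of $\eta'_K$ over $\alpha_0$ is a constituent of $\alpha_0^K=\alpha_1$, so it equals $\alpha_1$. By the inductive hypothesis $\eta'=\eta$, and so $\sigma=\varphi$.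
\end{proof}

The inequality in (i) turns a degree count into a proof of irreducibility. This is how every Fong character in this paper is produced.

\begin{lemma}\label{lem:induce}
Let $C\le G$ and $\eta\in I_\pi(C)$ with $\varphi=\eta^G$ irreducible. Let $H$ be Hall in $G$ with $H\cap C$ Hall in $C$, and let $\gamma$ be an irreducible constituent of $\eta_{H\cap C}$ with $\gamma(1)=\eta(1)_\pi$. Then $\gamma^H$ is irreducible, has degree $\varphi(1)_\pi$, and is Fong for $\varphi$. If $\eta$ is Hall-irreducible, this applies to $\gamma=\eta_{H\cap C}$.
\end{lemma}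

\begin{proof}
By (P1), $\gamma^H$ is a summand of $\varphi_H$. Its degree is $\gamma(1)|H:H\cap C|=\eta(1)_\pi|G:C|_\pi=\varphi(1)_\pi$. By Lemma~\ref{lem:fong}(i) every irreducible constituent of $\varphi_H$ has at least this degree, so $\gamma^H$ is irreducible and of least degree.
\end{proof}

To apply the lemma we must induce $\varphi$ from a Hall-irreducible character. Lemma~\ref{lem:hallirr} shows how: climb a normal series, and at each step pass to a stabilizer so that the current character is invariant. For Theorem~\ref{thm:B} we allow the series to stop at a normal subgroup $M$.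

\begin{definition}\label{def:tower}
Let $M\trianglelefteq G$ and let $1=U_0\le U_1\le\dots\le U_n=M$ be normal subgroups of $G$ with each $U_{k+1}/U_k$ a $\pi$-group or a $\pi'$-group. A \emph{tower} for $\varphi\in I_\pi(G)$ along this series is a sequence $(C_k,\kappa_k,\eta_k)_{0\le k\le n}$ obtained as follows. Put $C_0=G$, $\eta_0=\varphi$, and let $\kappa_0$ be the trivial character of $U_0$. Given $C_k$ and $\eta_k\in I_\pi(C_k)$, let $\kappa_{k+1}$ be any constituent of the restriction of $\eta_k$ to $C_k\cap U_{k+1}\trianglelefteq C_k$, let $C_{k+1}$ be the stabilizer of $\kappa_{k+1}$ in $C_k$, and let $\eta_{k+1}\in I_\pi(C_{k+1}\mid\kappa_{k+1})$ be the Clifford correspondent of $\eta_k$.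
\end{definition}

\begin{lemma}\label{lem:tower}
In a tower, $\kappa_k\in I_\pi(C_k\cap U_k)$ is Hall-irreducible, $C_k$ fixes $\kappa_0,\dots,\kappa_k$, the restriction of $\eta_k$ to $C_k\cap U_k$ is a multiple of $\kappa_k$, $\eta_k^G=\varphi$, and $\kappa_{k+1}$ lies over $\kappa_k$. If $M=G$, then $\kappa_n\in I_\pi(C_n)$ and $\kappa_n^G=\varphi$.
\end{lemma}

\begin{proof}
Since $C_k\cap U_{k+1}\le C_{k+1}\le C_k$, we have $C_{k+1}\cap U_{k+1}=C_k\cap U_{k+1}$, which is the domain of $\kappa_{k+1}$. The groups $C_k$ decrease and $C_k$ fixes $\kappa_k$, so $C_k$ fixes $\kappa_0,\dots,\kappa_k$. By Lemma~\ref{lem:clifford}, $\eta_k$ restricts to a multiple of $\kappa_k$ and $\eta_{k+1}^{C_k}=\eta_k$, so $\eta_k^G=\varphi$. Every constituent of the restriction of $\eta_k$ to $C_k\cap U_{k+1}$ restricts further to a multiple of $\kappa_k$, so $\kappa_{k+1}$ lies over $\kappa_k$. The factor $(C_k\cap U_{k+1})/(C_k\cap U_k)$ embeds in $U_{k+1}/U_k$, so Hall-irreducibility passes from $\kappa_k$ to $\kappa_{k+1}$ by Lemma~\ref{lem:hallirr}. If $M=G$, then $C_n\cap U_n=C_n$ and $\eta_n=\kappa_n$.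
\end{proof}

\begin{corollary}\label{cor:degree}
Let $H$ be Hall in $G$ and $\varphi\in I_\pi(G)$. The least degree of an irreducible constituent of $\varphi_H$ is $\varphi(1)_\pi$. A Fong character for $\varphi$ is a constituent of $\sigma_H$ for no $\sigma\in I_\pi(G)$ other than $\varphi$.
\end{corollary}

\begin{proof}
Take a tower for $\varphi$ along a chief series of $G$. The least degree does not depend on the choice of $H$, so by (H1) we may assume that $H$ contains a Hall subgroup of $C_n$. Lemma~\ref{lem:induce} with $(C,\eta)=(C_n,\kappa_n)$ gives a Fong character of degree $\varphi(1)_\pi$. The second statement now follows from Lemma~\ref{lem:fong}(ii).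
\end{proof}

In Example~\ref{ex:S4}, take the series $1<V<A_4<S_4$ and $\kappa_1=\lambda_1$. Then $C_1=P$ and $\eta_1=\lambda$, the only constituent of $\chi_P$ over $\lambda_1$, and the tower ends with $C_3=P$ and $\kappa_3=\lambda$. With $H=P$, Lemma~\ref{lem:induce} returns $\lambda$. With $H=P_2$, the group $H\cap C_3=V$ is not Hall in $C_3$, and $\lambda_1^{P_2}$ has degree $2$ and is not Fong. So the hypothesis on $H\cap C$ in Lemma~\ref{lem:induce} is needed.

Corollary~\ref{cor:degree} reduces the property in Theorem~\ref{thm:A} to a statement about degrees.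

\begin{proposition}\label{prop:criterion}
Let $H$ be Hall in $G$, $\varphi\in I_\pi(G)$, and let $\alpha\in\operatorname{Irr}(H)$ be a constituent of $\varphi_H$. Let $N\trianglelefteq G$, let $\theta$ be a constituent of $\varphi_N$, and let $\beta$ be an irreducible constituent of $\alpha_{H\cap N}$. Then $\beta$ is $N$-Fong if and only if $\beta(1)=\theta(1)_\pi$. Consequently, $\alpha$ has the properties in Theorem~\ref{thm:A} if and only if $\beta(1)=\theta(1)_\pi$ for every $N\trianglelefteq G$, including $N=G$, and all such $\beta$ and $\theta$.
\end{proposition}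

\begin{proof}
The character $\beta$ occurs in $\theta'_{H\cap N}$ for some constituent $\theta'$ of $\varphi_N$, and $\theta'(1)=\theta(1)$ by Lemma~\ref{lem:clifford}(a). If $\beta(1)=\theta'(1)_\pi$, then $\beta$ is Fong for $\theta'$ by Lemma~\ref{lem:fong}(i). Conversely, if $\beta$ is Fong for some $\theta''\in I_\pi(N)$, then Corollary~\ref{cor:degree} gives $\theta''=\theta'$ and $\beta(1)=\theta'(1)_\pi$. For $N=G$ the condition reads $\alpha(1)=\varphi(1)_\pi$, which says that $\alpha$ is Fong for $\varphi$.
\end{proof}

\section{A group of order 96}\label{sec:example}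

This section shows that ``there is $\alpha$'' in Theorem~\ref{thm:A} cannot be replaced by ``every Fong $\alpha$'', even for solvable $G$ and $|G:N|=2$. It then shows by hand how the general construction finds the right $\alpha$.

Keep $\pi=\{2\}$ and the notation of Example~\ref{ex:S4}. Let $D$ be dihedral of order $8$ with center $Z$, let $\xi\in\operatorname{Irr}(D)$ have degree $2$, let $\epsilon\ne1$ be a linear character of $D$ with kernel $F$, and let $E\ne F$ be another subgroup of order $4$. Then $E\cap F$ is normal of order $2$, so $E\cap F=Z$. Put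
\[
G=\{(x,y)\in S_4\times D:\operatorname{sgn}x=\epsilon(y)\},\qquad N=\{(x,y)\in G:y\in E\},\qquad H=G\cap(P\times D).
\]
Then $|G|=96$, $|G:N|=2$, and $|H|=32$, so $H$ is a Sylow $2$-subgroup of $G$. A dihedral group of order $8$ has only one irreducible character of degree $2$, so $\beta\operatorname{sgn}_P=\beta$ and $\xi\epsilon=\xi$. Let $\varphi=((\chi\times\xi)_G)^\circ$, of degree $6$.

\subsection*{Three Fong characters}
We have $\varphi_H=(\lambda\times\xi)_H+(\beta\times\xi)_H$. The first summand $\alpha_1$ is irreducible of degree $2$, because $\lambda$ is linear and $H$ projects onto $D$. The character $\beta\times\xi$ is unchanged by multiplication with $\operatorname{sgn}\times\epsilon$, so it vanishes off the kernel $H$ of $\operatorname{sgn}\times\epsilon$ in $P\times D$. Its restriction to $H$ therefore has norm $|P\times D:H|=2$, and by Clifford's theorem $(\beta\times\xi)_H=\alpha_2+\alpha_3$ with $\alpha_2\ne\alpha_3$ irreducible of degree $2$.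

The partial character $\varphi$ is irreducible. Indeed, $V\times1\trianglelefteq G$, $\varphi_{V\times1}=2(\lambda_1+\lambda_2+\lambda_3)$, and $A_4\times1\le G$ permutes the $\lambda_i$ transitively. So the degree of a constituent of $\varphi$ is divisible by $3$, by Lemma~\ref{lem:clifford}(a). It is also even, since the $\alpha_i$ have degree $2$. Hence it is $6$. All three of $\alpha_1,\alpha_2,\alpha_3$ are Fong for $\varphi$.

\subsection*{Two of them fail}
Since $E$ is abelian, $\xi_E$ is a sum of two linear characters. Multiplication by $\epsilon_E\ne1$ fixes $\xi_E$ and fixes no linear character, so $\xi_E=\xi_1+\xi_1\epsilon_E$ with $\xi_1$ linear. The group $H\cap N=\{(x,y)\in P\times E:\operatorname{sgn}x=\epsilon(y)\}$ projects onto $P$, so $\gamma=(\beta\times\xi_1)_{H\cap N}$ is irreducible of degree $2$. On $H\cap N$ we have $\beta(x)\xi_1(y)\epsilon(y)=\beta(x)\operatorname{sgn}(x)\xi_1(y)=\beta(x)\xi_1(y)$. Hence $(\beta\times\xi)_{H\cap N}=2\gamma$, and $(\alpha_2)_{H\cap N}=(\alpha_3)_{H\cap N}=\gamma$.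

Let $\theta=((\chi\times\xi_1)_N)^\circ$, a summand of $\varphi_N$ of degree $3$. It is irreducible, because $\theta_{V\times1}=\lambda_1+\lambda_2+\lambda_3$ and $A_4\times1\le N$. Since $\gamma(1)=2\ne1=\theta(1)_\pi$, Proposition~\ref{prop:criterion} shows that $\gamma$ is not $N$-Fong. So $\alpha_2$ and $\alpha_3$ are Fong for $\varphi$ but do not have the property in Theorem~\ref{thm:A}.

\subsection*{How towers select $\alpha_1$}
Take the series $U_1=V\times F$, $U_2=A_4\times F$, $U_3=G$, with factors of order $16$, $3$ and $2$. The character $\xi$ is unchanged by multiplication with any linear character of $D$, so it vanishes off $D'=Z$. Hence $\xi_F$ has norm $2$, and $\xi_F=\zeta+\zeta'$ with distinct linear characters that are interchanged by the elements of $D\setminus F$ and agree on $Z$.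

Start a tower for $\varphi$ with $\kappa_1=\lambda_i\times\zeta$. An element $(x,y)\in G$ fixes $\kappa_1$ if and only if $x\in P_i$ and $y\in F$; then $x$ is even, so $x\in V$. Thus $C_1=U_1$, and the tower is constant from then on. It ends with
\[
W_G=V\times F,\qquad \nu_G=\lambda_i\times\zeta .
\]
Since $W_G\le H$, Lemma~\ref{lem:induce} applies for each $i$. For $i=1$ it gives $\alpha_1$, the only $\alpha_j$ lying over $\lambda_1\times\zeta$. For $i=2,3$ it gives $\alpha_2$ and $\alpha_3$ in some order: the elements of $H\setminus U_1$ interchange $\lambda_2$ with $\lambda_3$ and $\zeta$ with $\zeta'$, so $\lambda_2\times\zeta$ and $\lambda_3\times\zeta$ are not $H$-conjugate and induce different characters. A tower for $G$ alone does not distinguish the three Fong characters.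

Now run the same reduction in $N$, along the series $N\cap U_k$, starting from a character under $\nu_G$. Here $N\cap U_1=V\times Z$, and $\nu_G$ restricts to $\lambda_i\times\zeta_Z$. As $Z$ is central in $D$, the stabilizer in $N$ is
\[
W_N=\{(x,y)\in P_i\times E:\operatorname{sgn}x=\epsilon(y)\},
\]
of order $16$. The group does not shrink further, since $W_N\cap U_2=V\times Z$ and $W_N\cap U_3=W_N$. To apply Lemma~\ref{lem:induce} in $N$ as well, we need $H\cap W_N$ to be Hall in the $2$-group $W_N$, that is, $W_N\le H$. This holds for $i=1$ only. Then $W_N=H\cap N$, and the constituents of $(\alpha_1)_{H\cap N}=(\lambda\times\xi_1)_{H\cap N}+(\lambda\times\xi_1\epsilon_E)_{H\cap N}$ are linear, hence $N$-Fong.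

Two features carry over to the general case. First, the relative position of $H$ and of the towers decides everything, so we build all towers first and then look for a Hall subgroup adapted to all of them. Second, $W_N$ is not contained in $W_G$, although $N\le G$. What survives, for $i=1$, is that $W_G$ normalizes $W_N$ and that $W_N\cap W_G=V\times Z$ has $\pi$-index in $W_N$. These two properties, in a form valid for all pairs of normal subgroups, are the ones that we propagate up the series.

\section{Two rigidity lemmas}\label{sec:rigidity}

Since the groups $W_N$ are not nested, we compare characters of two of them by inducing to their product. For ordinary characters, if $\nu^X$ is irreducible then it is the only irreducible character of $X$ over $\nu$, by Frobenius reciprocity. For partial characters, lying over $\nu$ does not imply being a constituent of $\nu^X$. In Example~\ref{ex:S4}, let $Y=S_3$ be a point stabilizer. On the $2$-elements of $Y$ we have $\chi_Y=2\cdot1+\operatorname{sgn}$, so $\chi^\circ$ lies over $\operatorname{sgn}_Y^\circ$, while the constituents of $(\operatorname{sgn}_Y^\circ)^{S_4}$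 are $\operatorname{sgn}^\circ$ and $(\chi\operatorname{sgn})^\circ\neq\chi^\circ$. The first lemma is the substitute that we need. The $\pi$-index and Hall-irreducibility move the question to a Hall subgroup, where reciprocity holds.

\begin{lemma}\label{lem:frobenius}
Let $Y\le X$ have $\pi$-index, let $\nu\in I_\pi(Y)$ be Hall-irreducible, and suppose that $\nu^X$ is irreducible. Then $I_\pi(X\mid\nu)=\{\nu^X\}$.
\end{lemma}

\begin{proof}
Let $J$ be Hall in $X$. By (H3), $J\cap Y$ is Hall in $Y$, so $\delta=\nu_{J\cap Y}$ is irreducible, and by Lemma~\ref{lem:induce} the character $\alpha=\delta^J$ is irreducible and Fong for $\nu^X$. Let $\sigma\in I_\pi(X\mid\nu)$. Then $\delta$ occurs in $\sigma_{J\cap Y}$, so $\sigma_J$ has an irreducible constituent over $\delta$. By ordinary Frobenius reciprocity this constituent occurs in $\delta^J$, so it is $\alpha$. By Corollary~\ref{cor:degree}, $\sigma=\nu^X$. The set $I_\pi(X\mid\nu)$ is nonempty by (P1).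
\end{proof}

The second lemma will show that $\pi'$-subgroups of the stabilizer attached to $M$ stay inside the stabilizer attached to $N\ge M$.

\begin{lemma}\label{lem:coprime}
Let a $\pi'$-group $Q$ act on $L$, let $K\trianglelefteq L$ be $Q$-invariant with $[L,Q]\le K$, and let $\kappa\in I_\pi(K)$ be $Q$-invariant. Then every $\eta\in I_\pi(L\mid\kappa)$ is $Q$-invariant.
\end{lemma}

\begin{proof}
The stabilizer $L_\kappa$ is $Q$-invariant, and $\eta$ is induced from a member of $I_\pi(L_\kappa\mid\kappa)$ by Lemma~\ref{lem:clifford}(b). If that member is $Q$-invariant, so is $\eta$. We may therefore assume that $\kappa$ is $L$-invariant.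

Let $R=L\rtimes Q$ be the external semidirect product, a $\pi$-separable group. Then $K\trianglelefteq R$ and $\kappa$ is $R$-invariant. Since $Q$ centralizes $L/K$, also $KQ\trianglelefteq R$. By Lemma~\ref{lem:piprime} there is a unique $\hat\kappa\in I_\pi(KQ\mid\kappa)$, and $\hat\kappa_K=\kappa$. By uniqueness $\hat\kappa$ is $R$-invariant. Let $\omega\in I_\pi(R\mid\eta)$. Then $\omega$ lies over $\kappa$, so by (P3) it lies over $\hat\kappa$. Let $\chi\in B_\pi(R)$ and $\psi\in B_\pi(KQ)$ be the lifts of $\omega$ and $\hat\kappa$. By Lemma~\ref{lem:clifford}(a), $\psi$ is $R$-invariant and $\chi$ lies over $\psi$. The restriction $\psi_K$ is irreducible, because $(\psi_K)^\circ=\kappa$ is. Since $KQ\cdot L=R$ and $KQ\cap L=K$, Lemma~\ref{lem:restrict} shows that $\chi_L$ is irreducible. By (B2), $\chi_L\in B_\pi(L)$, so $\omega_L$ is irreducible by (B1). Thus $\omega_L=\eta$, and $\eta$ is invariant in $R$.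
\end{proof}

The lemma fails for $\pi$-groups $Q$. Let $\pi=\{2\}$, let $L=\langle a\rangle\times\langle b\rangle$ be a Klein four-group, let $Q$ of order $2$ interchange $a$ and $b$, and let $K=\langle ab\rangle$. The two characters of $L$ over the nontrivial character of $K$ are interchanged by $Q$. This is why only the $\pi'$-part of the nesting of the groups $W_N$ can be kept.

\section{Coherent families}\label{sec:families}

Fix a group $G$ and normal subgroups $1=U_0\le U_1\le\dots\le U_n=G$ with each $U_{k+1}/U_k$ a $\pi$-group or a $\pi'$-group. Let $\mathcal N$ be the set of normal subgroups of $G$. No single series passes through all members of $\mathcal N$, so we fix one series and use its traces $N\cap U_k$ on every $N$.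

\begin{definition}\label{def:family}
Let $0\le k\le n$. A \emph{coherent family of level $k$} assigns to each $N\in\mathcal N$ a subgroup $W_N\le N$ and a partial character $\nu_N\in I_\pi(Y_N)$, where $Y_N=W_N\cap U_k$, such that for all $M,N\in\mathcal N$:
\begin{enumerate}
\item[(F1)] $W_N$ fixes $\nu_N$;
\item[(F2)] for $j\ge k$, induction maps $I_\pi(W_N\cap U_j\mid\nu_N)$ injectively into $I_\pi(N\cap U_j)$;
\item[(F3)] $\nu_N$ is Hall-irreducible;
\item[(F4)] $[W_M,W_N]\le W_{M\cap N}$;
\item[(F5)] if $M\le N$, every $\pi'$-subgroup of $W_M$ is contained in $W_N$;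
\item[(F6)] $\nu_N$ is a constituent of $(\nu_G^{\,Y_GY_N})_{Y_N}$.
\end{enumerate}
\end{definition}

Conditions (F1)--(F3) concern one $N$ at a time and hold for any repeated Clifford reduction in $N$. Conditions (F4) and (F5) replace the inclusion $W_M\le W_N$, which fails in Section~\ref{sec:example}. Condition (F6) ties each $\nu_N$ to $\nu_G$; it reads ``$\nu_G$ lies over $\nu_N$'' when $Y_N\le Y_G$. The product $Y_GY_N$ in (F6) is a group by (C2) below. We shall use (F2), (F4) and (F5) through four consequences.
\begin{enumerate}
\item[(C1)] $[W_M\cap U_j,W_N]\le W_{M\cap N}\cap U_j$ for all $j$, by (F4) and $U_j\trianglelefteq G$.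
\item[(C2)] If $M\le N$, then $W_N$ normalizes $W_M$ and all $W_M\cap U_j$, by (F4) and (C1).
\item[(C3)] If $M\le N$, then $W_N\cap U_j$ has $\pi$-index in the group $(W_N\cap U_j)(W_M\cap U_j)$. Indeed, the index is $|W_M\cap U_j:W_M\cap W_N\cap U_j|$, and by (F5) the smaller group contains a Hall $\pi'$-subgroup of the larger.
\item[(C4)] If $j\ge k$ and $W_N\cap U_j\le S\le N\cap U_j$, then induction maps $I_\pi(W_N\cap U_j\mid\nu_N)$ injectively into $I_\pi(S)$. This follows from (F2) and (P2) by inducing further to $N\cap U_j$.
\end{enumerate}

At level $0$ we take $W_N=N$ and $\nu_N$ the trivial character of $Y_N=1$. Then (F2) concerns an identity map, (F4) is $[M,N]\le M\cap N$, (F5) follows from $M\le N$, and (F1), (F3), (F6) are statements about the trivial group. We call this the \emph{initial family}. The next proposition raises the level by one, with a free choice at $N=G$.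

\begin{proposition}\label{prop:step}
Let $(W_N,\nu_N)_{N\in\mathcal N}$ be a coherent family of level $k<n$. Put $Z_N=W_N\cap U_{k+1}$, let $\mu_G\in I_\pi(Z_G\mid\nu_G)$ be arbitrary, and put $\omega_N=\mu_G^{\,Z_GZ_N}$.
\begin{enumerate}
\item[(i)] $\omega_N$ is irreducible and lies over $\nu_N$.
\item[(ii)] For each $N$ choose a constituent $\mu_N$ of $(\omega_N)_{Z_N}$ over $\nu_N$, and let $T_N$ be the stabilizer of $\mu_N$ in $W_N$. Then $T_N\cap U_{k+1}=Z_N$, and $(T_N,\mu_N)_{N\in\mathcal N}$ is a coherent family of level $k+1$.
\item[(iii)] $T_N$ is the stabilizer in $W_N$ of every constituent of $(\omega_N)_{Z_N}$.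
\end{enumerate}
\end{proposition}

The choice in (ii) is possible by (i) and (P3), and for $N=G$ it returns $\mu_G$ because $\omega_G=\mu_G$.

\begin{proof}
Throughout, (F1)--(F6) and (C1)--(C4) refer to the given family unless we say otherwise. By (C1),
\begin{equation}\label{eq:comm}
[Z_M,W_N]\le Z_{M\cap N}\qquad(M,N\in\mathcal N).
\end{equation}

\emph{Step 1: proof of (i).} The group $Z_GZ_N$ lies between $Z_G$ and $U_{k+1}$, so $\omega_N$ is irreducible by (C4). By (P1), $\omega_N$ lies over $\mu_G$ and hence over $\nu_G$. By (P3), some constituent $\sigma$ of $(\omega_N)_{Y_GY_N}$ lies over $\nu_G$. Now $Y_G$ has $\pi$-index in $Y_GY_N$ by (C3), $\nu_G$ is Hall-irreducible by (F3), and $\nu_G^{\,Y_GY_N}$ is irreducible by (C4) with $j=k$. Lemma~\ref{lem:frobenius} gives $\sigma=\nu_G^{\,Y_GY_N}$, which lies over $\nu_N$ by (F6).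

\emph{Step 2: (F1), (F2), (F3), (F6) at level $k+1$.} Since $Z_N\le T_N\le W_N$, we have $T_N\cap U_{k+1}=Z_N$. Conditions (F1) and (F6) hold by construction. For (F3), the factor $Z_N/Y_N$ embeds in $U_{k+1}/U_k$ and $\nu_N$ is $Z_N$-invariant and Hall-irreducible, so $\mu_N$ is Hall-irreducible by Lemma~\ref{lem:hallirr}. For (F2), let $j\ge k+1$. Then $Z_N\trianglelefteq W_N\cap U_j$, and $T_N\cap U_j$ is the stabilizer of $\mu_N$ in $W_N\cap U_j$. By Lemma~\ref{lem:clifford}(b), induction maps $I_\pi(T_N\cap U_j\mid\mu_N)$ injectively into $I_\pi(W_N\cap U_j\mid\mu_N)$, which is contained in $I_\pi(W_N\cap U_j\mid\nu_N)$. Composing with (F2) at level $k$ gives the claim.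

\emph{Step 3: normalizers, and proof of (iii).} If $D\le M$, then $[Z_M,T_D]\le Z_D\le T_D$ by \eqref{eq:comm}. Hence
\begin{equation}\label{eq:norm}
Z_M\text{ normalizes }T_D\text{ whenever }D\le M;\text{ in particular }Z_G\text{ normalizes every }T_N.
\end{equation}
Let $g\in Z_G$. Then $g$ normalizes $W_N$ and $Z_N$ by (C2), so
\begin{equation}\label{eq:stab}
\operatorname{Stab}_{W_N}(\mu_N^{\,g})=T_N^{\,g}=T_N\qquad(g\in Z_G).
\end{equation}
Since $Z_N\trianglelefteq Z_GZ_N$, the constituents of $(\omega_N)_{Z_N}$ form one orbit under $Z_GZ_N$. As $Z_N$ fixes its own characters, this is the $Z_G$-orbit of $\mu_N$, and \eqref{eq:stab} gives (iii).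

\emph{Step 4: comparing $M$ and $N$.} Conditions (F4) and (F5) relate two normal subgroups $M\le N$, but $\mu_M$ and $\mu_N$ were chosen with reference to $\mu_G$ only. We show that they are compatible up to conjugation by $Z_G$, which is harmless by \eqref{eq:norm}. For $M\le N$ let
\[
\tau_{N,M}=\mu_N^{\,Z_NZ_M},
\]
which is irreducible by (C4), and let $\mathcal O_{N,M}$ be the set of constituents of $(\tau_{N,M})_{Z_M}$. Since $Z_M\trianglelefteq Z_NZ_M$, this set is one $Z_NZ_M$-orbit, hence one $Z_N$-orbit. We claim:
\begin{equation}\label{eq:link}
\text{if }M\le N,\text{ there is }g\in Z_G\text{ with }\mu_M^{\,g}\in\mathcal O_{N,M}.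
\end{equation}
By (C2), $X=Z_GZ_NZ_M$ is a group with $Z_M\trianglelefteq X$, and $X\le U_{k+1}$. Let $\omega=\mu_G^{\,X}$, irreducible by (C4). Since $\omega=\omega_M^{\,X}=\omega_N^{\,X}$, (P1) shows that $\omega$ lies over $\omega_M$ and over $\omega_N$, hence over $\mu_M$ and over $\mu_N$. Let $\sigma$ be a constituent of $\omega_{Z_NZ_M}$ over $\mu_N$. The group $Z_N$ has $\pi$-index in $Z_NZ_M$ by (C3), and $\mu_N$ is Hall-irreducible by Step~2, so $\sigma=\tau_{N,M}$ by Lemma~\ref{lem:frobenius}. Thus $\mu_M$ and the members of $\mathcal O_{N,M}$ are all constituents of $\omega_{Z_M}$, and these form one $X$-orbit. So $\mu_M^{\,gz}\in\mathcal O_{N,M}$ for some $g\in Z_G$ and $z\in Z_NZ_M$. Since $\mathcal O_{N,M}$ is stable under $Z_NZ_M$, \eqref{eq:link} follows.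

As a consequence,
\begin{equation}\label{eq:frattini}
T_N=Z_N\operatorname{Stab}_{T_N}(\mu_M)\qquad(M\le N).
\end{equation}
Indeed, $T_N$ normalizes $Z_N$ and $Z_M$ and fixes $\mu_N$, so it fixes $\tau_{N,M}$ and permutes $\mathcal O_{N,M}$. Its normal subgroup $Z_N$ is transitive on this set, so $T_N=Z_N\operatorname{Stab}_{T_N}(\mu_M^{\,g})$ with $g$ as in \eqref{eq:link}. Conjugation by $g^{-1}$ fixes $T_N$, by \eqref{eq:norm}, and $Z_N$, by (C2), and gives \eqref{eq:frattini}.

\emph{Step 5: (F4) at level $k+1$.} Let $M,N\in\mathcal N$ and $D=M\cap N$. By \eqref{eq:frattini}, $T_M=Z_MA_M$ and $T_N=Z_NA_N$, where $A_M$ and $A_N$ are the stabilizers of $\mu_D$ in $T_M$ and $T_N$. The groups $A_M,A_N$ normalize $W_D$ and fix $\mu_D$, so they normalize $T_D$. The groups $Z_M,Z_N$ normalize $T_D$ by \eqref{eq:norm}. So $T_M$ and $T_N$ lie in $N_G(T_D)$, and it suffices to show that each of $Z_M,A_M$ commutes with each of $Z_N,A_N$ modulo $T_D$. The group $[A_M,A_N]$ lies in $W_D$ by (F4) and fixes $\mu_D$, so it lies in $T_D$. The groups $[Z_M,A_N]$, $[A_M,Z_N]$ and $[Z_M,Z_N]$ lie in $Z_D\le T_D$ by \eqref{eq:comm}.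 Hence $[T_M,T_N]\le T_D$.

\emph{Step 6: (F5) at level $k+1$.} Let $M\le N$ and let $Q$ be a $\pi'$-subgroup of $T_M$. By (F5), $Q\le W_N$, and we must show that $Q$ fixes $\mu_N$. Let $g$ be as in \eqref{eq:link} and $\rho=\mu_M^{\,g}\in\mathcal O_{N,M}$. By \eqref{eq:stab}, $Q$ fixes $\rho$. Put $L=Z_NZ_M$ and $K=Z_M\trianglelefteq L$. The group $Q\le W_M\cap W_N$ normalizes $Z_M$ and $Z_N$, and $[Z_N,Q]\le[Z_N,W_M]\le Z_M$ by \eqref{eq:comm}, so $Q$ centralizes $L/K$. By Lemma~\ref{lem:coprime}, $\tau_{N,M}\in I_\pi(L\mid\rho)$ is $Q$-invariant. Let $q\in Q$. Then $\mu_N^{\,q}\in I_\pi(Z_N)$ lies over $\nu_N^{\,q}=\nu_N$, by (F1), and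
\[
(\mu_N^{\,q})^L=(\tau_{N,M})^q=\tau_{N,M}=\mu_N^{\,L}.
\]
The injectivity in (C4) gives $\mu_N^{\,q}=\mu_N$. So $Q\le T_N$.
\end{proof}

A \emph{construction} for $G$ along the series $(U_k)$ is a sequence of coherent families $(W_N^{(k)},\nu_N^{(k)})_{N\in\mathcal N}$ of levels $k=0,\dots,n$, starting with the initial family, in which each family is obtained from the previous one as in Proposition~\ref{prop:step}(ii). We now use the free choice at the top to make the construction follow a tower. We state this for a construction in a normal subgroup $M$ of $G$, since both theorems need it.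

\begin{lemma}\label{lem:follow}
Let $(C_k,\kappa_k,\eta_k)$ be a tower for $\varphi\in I_\pi(G)$ along a series $1=U_0\le\dots\le U_n=M$ as in Definition~\ref{def:tower}. There is a construction for the group $M$ along $(U_k)$ with $W_M^{(k)}=C_k\cap M$ and $\nu_M^{(k)}=\kappa_k$ for all $k$.
\end{lemma}

\begin{proof}
The initial family has this form. Suppose that the family of level $k$ does. Then $Z_M=C_k\cap M\cap U_{k+1}=C_k\cap U_{k+1}$, and $\kappa_{k+1}\in I_\pi(Z_M\mid\kappa_k)$ by Lemma~\ref{lem:tower}. So $\kappa_{k+1}$ is a permitted choice in Proposition~\ref{prop:step}, and its stabilizer in $C_k\cap M$ is $C_{k+1}\cap M$.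
\end{proof}

\section{A common Hall subgroup and the proof of Theorem~\ref{thm:A}}\label{sec:hall}

Let $(W_N,\nu_N)_{N\in\mathcal N}$ be a coherent family of level $n$. Then $Y_N=W_N$, the character $\nu_N\in I_\pi(W_N)$ is Hall-irreducible, and $\theta_N=\nu_N^{\,N}$ is irreducible by (F2). Lemma~\ref{lem:induce} produces a Fong character for $\theta_N$ as soon as $H\cap W_N$ is Hall in $W_N$. We need one $H$ that does this for all $N$. By (H2) and (H3), Hall subgroups restrict well to normal subgroups and to subgroups of $\pi$-index, so we look for a group from which every $W_N$ is reached by two such steps. Put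
\[
\Delta_N=\langle W_M:M\in\mathcal N,\ M\le N\rangle,\qquad\Gamma=\Delta_G .
\]

\begin{lemma}\label{lem:hall}
For every $N\in\mathcal N$, we have $\Delta_N\trianglelefteq\Gamma$ and $W_N$ has $\pi$-index in $\Delta_N$. If $H$ is a Hall subgroup of $G$ with $H\cap\Gamma$ Hall in $\Gamma$, then $H\cap W_N$ is Hall in $W_N$ for all $N\in\mathcal N$.
\end{lemma}

\begin{proof}
List the members of $\mathcal N$ contained in $N$ as $M_1,\dots,M_r=N$ with $|M_1|\le\dots\le|M_r|$. Let $\Lambda_0=1$ and $\Lambda_i=\langle W_{M_1},\dots,W_{M_i}\rangle$, so that $\Lambda_r=\Delta_N$. For $K\in\mathcal N$ and $j\le i$, (F4) gives $[W_K,W_{M_j}]\le W_{K\cap M_j}$. Here $K\cap M_j$ is $M_j$ or has smaller order, so it is $M_l$ for some $l\le j$, and $[W_K,W_{M_j}]\le\Lambda_i$. Hence every $W_K$ normalizes every $\Lambda_i$. For $i=r$ this gives $\Delta_N\trianglelefteq\Gamma$.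

It also follows that $\Lambda_i=\Lambda_{i-1}W_{M_i}$ and that $W_N\Lambda_i=(W_N\Lambda_{i-1})W_{M_i}$ is a group. The index of $W_N\Lambda_{i-1}$ in it is $|W_{M_i}:W_{M_i}\cap W_N\Lambda_{i-1}|$. By (F5) the intersection contains a Hall $\pi'$-subgroup of $W_{M_i}$, so this index is a $\pi$-number. Multiplying over $i$, from $W_N\Lambda_0=W_N$ to $W_N\Lambda_r=\Delta_N$, shows that $|\Delta_N:W_N|$ is a $\pi$-number.

Finally, if $H\cap\Gamma$ is Hall in $\Gamma$, then $H\cap\Delta_N$ is Hall in $\Delta_N$ by (H2), and $H\cap W_N$ is Hall in $W_N$ by (H3).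
\end{proof}

\begin{proposition}\label{prop:final}
Let $(W_N,\nu_N)_{N\in\mathcal N}$ be a coherent family of level $n$, and let $H$ be a Hall subgroup of $G$ with $H\cap\Gamma$ Hall in $\Gamma$. Then $\alpha=((\nu_G)_{H\cap W_G})^H$ is irreducible and Fong for $\nu_G^{\,G}$, and for every $N\trianglelefteq G$ every irreducible constituent of $\alpha_{H\cap N}$ is $N$-Fong.
\end{proposition}

\begin{proof}
For $N\in\mathcal N$ let $\delta_N=(\nu_N)_{H\cap W_N}$, which is irreducible by (F3) and Lemma~\ref{lem:hall}, and let $\beta_N=\delta_N^{\,H\cap N}$. By Lemma~\ref{lem:induce}, applied in $N$, the character $\beta_N$ is irreducible and Fong for $\theta_N$. For $N=G$ this is the first claim, with $\alpha=\beta_G$.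

We show that $\beta_N$ is a constituent of $\alpha_{H\cap N}$. The link between $\nu_G$ and $\nu_N$ is (F6), which lives on the group $X=W_GW_N$, so we transfer it to $J=H\cap X$. By (C3), $W_G\cap W_N$ has $\pi$-index in $W_N$, so $W_N=(W_G\cap W_N)(H\cap W_N)$ by (H3). Hence $X=W_G(H\cap W_N)=W_GJ$. Let $\tau=\nu_G^{\,X}$. By (P1), $\tau_J=\delta_G^{\,J}$, since $J\cap W_G=H\cap W_G$. So $(\tau_J)^H=\alpha$, and therefore $\tau_J$ is irreducible and a constituent of $\alpha_J$. By (F6), $\nu_N$ is a constituent of $\tau_{W_N}$. Restricting to $H\cap W_N\le J$, we find that $\delta_N$ is a constituent of $(\tau_J)_{H\cap W_N}$, hence of $\alpha_{H\cap W_N}$. Ordinary Frobenius reciprocity gives $[\alpha_{H\cap N},\beta_N]=[\alpha_{H\cap W_N},\delta_N]>0$.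

Since $H\cap N\trianglelefteq H$, Clifford's theorem shows that every irreducible constituent of $\alpha_{H\cap N}$ is $\beta_N^{\,h}$ for some $h\in H$. This character is Fong for $\theta_N^{\,h}\in I_\pi(N)$, so it is $N$-Fong.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Take a tower for $\varphi$ along a chief series of $G$, and a construction that follows it as in Lemma~\ref{lem:follow} with $M=G$. Its family of level $n$ has $W_G=C_n$ and $\nu_G=\kappa_n$, so $\nu_G^{\,G}=\varphi$ by Lemma~\ref{lem:tower}. By (H1), some Hall subgroup $H_1$ of $G$ contains a Hall subgroup of $\Gamma$, and then $H_1\cap\Gamma$ is Hall in $\Gamma$. Proposition~\ref{prop:final} proves the theorem for $H_1$. The given $H$ equals $H_1^{\,x}$ for some $x\in G$. Conjugation by $x$ fixes $\varphi$ and every $N\trianglelefteq G$, so it carries the character found for $H_1$ to one for $H$.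
\end{proof}

In the group of Section~\ref{sec:example}, the theorem and the failure of $\alpha_2,\alpha_3$ together show that $\alpha_1$ is the unique character with the required property.

\section{Normal subgroups of a normal subgroup}\label{sec:B}

To prove Theorem~\ref{thm:B} we run a construction in $M$ that follows a tower for $\varphi$, and then extend the resulting Fong character from $H\cap M$ to $H$. The new difficulty is that $H$ must be adapted both to the group $\Gamma\le M$ and to the top group $C_n$ of the tower, which need not lie in $M$. This is possible if $C_n$ normalizes $\Gamma$, and that follows from the fact that the groups in a construction involve no choices beyond those made at the top.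

\begin{lemma}\label{lem:unique}
Two constructions for a group $M$ along the same series with the same characters $\nu_M^{(0)},\dots,\nu_M^{(n)}$ have the same groups $W_S^{(k)}$ for all $S\trianglelefteq M$ and all $k$.
\end{lemma}

\begin{proof}
At level $0$ both have $W_S^{(0)}=S$. Suppose that the groups agree at level $k$. Then the groups $Z_S$ of Proposition~\ref{prop:step} agree, and so do the characters $\omega_S$, which are induced from $\nu_M^{(k+1)}$. By Proposition~\ref{prop:step}(iii), in both constructions $W_S^{(k+1)}$ is the stabilizer in $W_S^{(k)}$ of every constituent of $(\omega_S)_{Z_S}$.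
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}]
Let $1=U_0\le\dots\le U_n=M$ be the part below $M$ of a chief series of $G$ through $M$. Take a tower $(C_k,\kappa_k,\eta_k)$ for $\varphi$ along it, and a construction for $M$ as in Lemma~\ref{lem:follow}. Let $(W_S,\nu_S)_{S\trianglelefteq M}$ be its family of level $n$, let $\Gamma=\langle W_S:S\trianglelefteq M\rangle$, and put $C=C_n$ and $\eta=\eta_n$. By Lemmas~\ref{lem:tower} and~\ref{lem:follow}, $C\cap M=W_M$, the restriction $\eta_{W_M}$ is a multiple of $\nu_M$, and $\eta^G=\varphi$.

\emph{$C$ normalizes $\Gamma$.} Let $x\in C$. Conjugation by $x$ is an automorphism of $M$ that fixes every $U_k$, because the $U_k$ are normal in $G$, and permutes the normal subgroups of $M$. It carries our construction to a construction that attaches $(W_S^{(k)})^x$ to $S^x$ and has top characters $\kappa_k^{\,x}=\kappa_k$, by Lemma~\ref{lem:tower}. By Lemma~\ref{lem:unique}, $(W_S)^x=W_{S^x}$. So $x$ permutes the generating subgroups of $\Gamma$.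

\emph{Choice of the Hall subgroup.} We have $\Gamma\cap C=\Gamma\cap M\cap C=W_M$, so $|C\Gamma:C|=|\Gamma:W_M|$, which is a $\pi$-number by Lemma~\ref{lem:hall}. Conjugation in $G$ fixes $\varphi$ and permutes the normal subgroups of $M$, so by (H1) we may assume that $H$ contains a Hall subgroup of $C\Gamma$. Then $H\cap C\Gamma$ is Hall in $C\Gamma$, so $H\cap\Gamma$ is Hall in $\Gamma$ by (H2) and $H\cap C$ is Hall in $C$ by (H3). Let $K=H\cap M$, a Hall subgroup of $M$ with $K\cap\Gamma=H\cap\Gamma$. Let $\delta=(\nu_M)_{K\cap W_M}$, which is irreducible by (F3) and Lemma~\ref{lem:hall}. By Proposition~\ref{prop:final} for the group $M$, the character $\beta=\delta^K$ is irreducible, and for every $S\trianglelefteq M$ the irreducible constituents of $\beta_{K\cap S}$ are $S$-Fong.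

\emph{The character $\alpha$.} By Corollary~\ref{cor:degree}, $\eta_{H\cap C}$ has an irreducible constituent $\gamma$ of degree $\eta(1)_\pi$. By Lemma~\ref{lem:induce}, $\alpha=\gamma^H$ is irreducible and Fong for $\varphi$. Since $\eta_{W_M}$ is a multiple of $\nu_M$, the restriction of $\gamma$ to $K\cap W_M\le H\cap C$ is a multiple of $\delta$. As $\gamma$ is a constituent of $\alpha_{H\cap C}$, some irreducible constituent of $\alpha_K$ lies over $\delta$. It is a constituent of $\delta^K=\beta$, so it equals $\beta$. Since $K\trianglelefteq H$, the irreducible constituents of $\alpha_K$ are the characters $\beta^h$ with $h\in H$.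

Let $S\trianglelefteq M$, so that $H\cap S=K\cap S$. An irreducible constituent of $\alpha_{H\cap S}$ is a constituent of $(\beta^h)_{K\cap S}$ for some $h\in H$. Put $S_1=S^{h^{-1}}\trianglelefteq M$. Then $(\beta^h)_{K\cap S}=(\beta_{K\cap S_1})^h$, so the constituent is the $h$-conjugate of an $S_1$-Fong character of $K\cap S_1$. Hence it is $S$-Fong.
\end{proof}

\begin{thebibliography}{9}

\bibitem{problem}
\emph{Fong characters and chains of normal subgroups.} (Q2458398),
\texttt{https://mardi.schubotz.org/wiki/Item:Q2458398}.

\bibitem{Isaacs84}
I.~M. Isaacs, \emph{Characters of $\pi$-separable groups}, J. Algebra \textbf{86} (1984), 98--128.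

\bibitem{Isaacs18}
I.~M. Isaacs, \emph{Characters of Solvable Groups}, AMS, 2018.

\end{thebibliography}
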